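# Reflexive Banach spaces with no nonstrict Opial renorming

## 1. Tail norms on separable spaces

All Banach spaces are real, and we work in ZFC. When a sequence converges weakly to $x$, is $x$ the point that the sequence eventually stays closest to? In a general norm it need not be, but we are allowed to change the norm.

**Definition 1.** Let $\lambda\ge 1$. A norm $\|\cdot\|$ on a Banach space $X$ is *$\lambda$-Opial* if for every sequence $(x_n)$ converging weakly to some $x\in X$ and every $y\in X$,
$$\liminf_{n\to\infty}\|x_n-x\|\le\lambda\,\liminf_{n\to\infty}\|x_n-y\| .$$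
The *nonstrict Opial property* is the case $\lambda=1$. A *renorming* of $X$ replaces the norm by an equivalent one.

Three remarks are used constantly. Replacing $x_n$ by $x_n-x$ and $y$ by $y-x$, we may assume $x=0$. The property passes to closed subspaces, because a sequence that converges weakly in a subspace converges weakly in the whole space. It also does not change when the norm is multiplied by a positive constant.

**Example (Hilbert space).** If $x_n\to0$ weakly, then $\|x_n-y\|^2=\|x_n\|^2-2\langle x_n,y\rangle+\|y\|^2$ and $\langle x_n,y\rangle\to0$, so $\liminf\|x_n-y\|^2=\liminf\|x_n\|^2+\|y\|^2$. The property holds.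

**Example (the usual norm of $L_4[0,1]$ fails).** Let $(\xi_m)$ be independent random variables on $[0,1]$, each equal to $2$ with probability $\frac13$ and to $-1$ with probability $\frac23$. They have mean zero and $\mathbb E\xi_m^2=2$, so they are orthogonal in $L_2$ with constant norm, and Bessel's inequality gives $\int\xi_m\varphi\to0$ for $\varphi\in L_2$. Since $L_2$ is dense in $L_{4/3}$ and $(\xi_m)$ is bounded in $L_4$, we get $\xi_m\to0$ weakly in $L_4$. Now $\mathbb E|\xi_m|^4=\frac{16}3+\frac23=6$, while $|\xi_m-\frac12|=\frac32$ everywhere, so $\mathbb E|\xi_m-\frac12|^4=\frac{81}{16}<6$. The constant function $\frac12$ is closer to the sequence than its weak limit is.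

The space $L_4[0,1]$ is separable, and for separable spaces a change of norm repairs the defect.

**Proposition 1.** Every separable Banach space $V$ has an equivalent norm with the nonstrict Opial property.

This follows from van Dulst, J. London Math. Soc. 25 (1982); here is a short proof.

*Proof.* By the Banach–Mazur theorem we may assume that $V$ is a closed subspace of $C[0,1]$, with the sup norm. Let $(P_n)_{n\ge1}$ be the partial sum projections of a Schauder basis of $C[0,1]$, put $P_0=0$, and define
$$|x|=\sup_{n\ge0}\|(I-P_n)x\|\qquad(x\in C[0,1]).$$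
The term $n=0$ gives $|x|\ge\|x\|$, and $\sup_n\|P_n\|<\infty$ gives $|x|\le M\|x\|$ for some $M$. So $|\cdot|$ is an equivalent norm.

Since $P_nP_l=P_{\min(n,l)}$, we have $(I-P_n)(I-P_l)=I-P_{\max(n,l)}$. Two consequences follow:
$$|(I-P_l)x|\le|x|,\qquad |(I-P_l)y|=\sup_{n\ge l}\|(I-P_n)y\|\to0\quad(l\to\infty).$$

Let $x_m\to0$ weakly in $V$ and let $y\in V$. For every $l$,
$$|x_m-y|\ge|(I-P_l)(x_m-y)|\ge|x_m|-|P_lx_m|-|(I-P_l)y| .$$
Since $P_l$ has finite rank, it turns weak convergence into norm convergence, so $|P_lx_m|\to0$ as $m\to\infty$. Hence $\liminf_m|x_m-y|\ge\liminf_m|x_m|-|(I-P_l)y|$. Let $l\to\infty$. $\square$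

What changes when $X$ is not separable? For arbitrary Banach spaces the answer to the renorming question is no: for uncountable $\Gamma$, the space $\ell^\infty(\Gamma)$ admits no equivalent norm with the nonstrict Opial property. The paper "Diametrically Complete Sets with Empty Interior and Constant Width Sets with Empty Interior" (doi:10.1007/s00025-022-01822-1) leaves the reflexive case as a question: can every *reflexive* Banach space be renormed so as to have the nonstrict Opial property?

## 2. Finite rank against uncountable density

Try to repeat the proof of Proposition 1. It used two properties of the projections: $P_l$ has finite rank, so $P_lx_m\to0$ in norm, and $(I-P_l)y\to0$ for every $y$. If a sequence of finite rank projections had the second property, the union of their ranges would be dense and the space would be separable. So on a nonseparable space we must change something.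

One may use a long increasing family of projections with infinite-dimensional ranges. Then the step $|P_lx_m|\to0$ breaks. In $\ell_2(\omega_1)$ let $P$ be the projection onto the first $\omega$ coordinates: the unit vectors $e_m$, $m<\omega$, are weakly null, and $Pe_m=e_m$.

One may also keep finite rank but index by finite sets. Suppose $X$ has an unconditional basis $(e_\gamma)_{\gamma\in\Gamma}$, with $\Gamma$ of any size, and let $P_F$ be the coordinate projection for finite $F\subset\Gamma$. Then $(I-P_G)(I-P_F)=I-P_{F\cup G}$, these operators are uniformly bounded, say by $M$, and $|x|=\sup_F\|(I-P_F)x\|$ is an equivalent norm with $|(I-P_F)x|\le|x|$ and $|(I-P_F)y|\le M\|(I-P_F)y\|$, which is as small as we like for suitable $F$. The proof of Proposition 1 goes through word for word. So $\ell_p(\Gamma)$ is no counterexample. A counterexample has to be a space where no such system is at hand, and one must then defeat *every* equivalent norm. Here is what is true.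

**Theorem 1.** There is a reflexive Banach space $X$ of density $\aleph_1$ with no equivalent norm having the nonstrict Opial property.

**Theorem 2.** The least density of a reflexive Banach space without a nonstrict Opial renorming is $\aleph_1$. Such spaces exist in every uncountable density. Moreover, the space $X$ of Theorem 1 (constructed below) does not embed isomorphically into any Banach space that has a nonstrict Opial renorming.

A third theorem, on $L_p$ spaces and on the constants $\lambda$, is stated in Section 7.

## 3. One Opial step, and why two steps collide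

What does an Opial norm forbid? The next lemma turns the $\liminf$ into a statement about almost all terms.

**Lemma 1.** Let $|\cdot|$ be an equivalent $\lambda$-Opial norm on $X$, let $\lambda'>\lambda$, let $x_m\to0$ weakly and $y\in X$. Then $|x_m|\le\lambda'|x_m-y|$ for all but finitely many $m$.

*Proof.* If $y=0$, this holds for all $m$, since $\lambda'>1$. Let $y\ne0$ and suppose the inequality fails for infinitely many $m$. Pass to a subsequence on which it always fails and on which $|x_m|\to L$ and $|x_m-y|\to L'$; this is possible because $(x_m)$ is bounded. Since $x_m-y\to-y$ weakly, weak lower semicontinuity of the norm gives $L'\ge|y|>0$. From $|x_m|>\lambda'|x_m-y|$ we get $L\ge\lambda'L'>\lambda L'$. The $\lambda$-Opial property says $L\le\lambda L'$, a contradiction. $\square$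

In an Opial norm ($\lambda=1$), passing from $x_m-y$ to $x_m$ thus multiplies the norm by at most $1+\varepsilon$, for most $m$. To contradict this, we look for a chain of vectors $z_0,z_1,\dots,z_k$ such that each $z_{i-1}\to z_i$ is such a step, $z_0$ is small, and $z_k$ is large. The total cost $(1+\varepsilon)^k$ can be brought to $1$, since $k$ is fixed and $\varepsilon$ is free.

Here is a concrete chain for $k=2$. Let $K_2$ be the set of all $A\subset\omega_1$ with at most two elements. For finite $B\subset\omega_1$ define $h_B$ on $K_2$ by $h_B(A)=1$ if $A\cap B\ne\emptyset$ and $h_B(A)=0$ otherwise; write $h_\beta=h_{\{\beta\}}$. For $B=\{\beta_1<\beta_2\}$ put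
$$z_0=h_B,\qquad z_1=h_B-h_{\beta_1},\qquad z_2=h_B-h_{\beta_1}-h_{\beta_2}.$$
Then $z_2(A)=-1$ if $B\subset A$ and $z_2(A)=0$ otherwise. For $k$ points instead of two, $h_B-\sum_{\beta\in B}h_\beta$ takes the value $1-k$ at $A=B$, whereas $\|h_B\|_\infty=1$. So the chain does grow when $k$ does.

Each step is of the right kind. Assume, as Section 5 will prove, that $h_{\{\alpha,\beta\}}\to h_\alpha$ and $h_\beta\to0$ weakly when $\alpha$ is fixed and $\beta$ runs through distinct values.

- *Step $z_0\to z_1$.* Fix $\beta_1$ and let $\beta_2$ run. Then $z_1=h_B-h_{\beta_1}\to0$ weakly, and $z_0=z_1+h_{\beta_1}$ with $h_{\beta_1}$ *fixed*. Lemma 1 gives $|z_1|\le(1+\varepsilon)|z_0|$ unless $\beta_2$ lies in a finite set $f_1(\beta_1)$.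
- *Step $z_1\to z_2$.* Now $z_1=z_2+h_{\beta_2}$, so $h_{\beta_2}$ has to be fixed and $\beta_1$ has to run. Then $z_2\to0$ weakly, and $|z_2|\le(1+\varepsilon)|z_1|$ unless $\beta_1$ lies in a finite set $f_2(\beta_2)$.

The first thing one tries is to choose the points one after the other, each far out relative to the earlier ones. This stops exactly here: step one wants $\beta_2$ chosen after $\beta_1$, step two wants $\beta_1$ chosen after $\beta_2$. Keeping $\beta_1$ fixed in step two does not help: $z_2$ is still weakly null, but the vector $y=-h_{\beta_2}$ moves, and Lemma 1 does not apply.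

Over a countable index set nothing can be rescued. If the indices are $0,1,2,\dots$, the finite sets $f_2(n)=\{0,\dots,n-1\}$ make every pair $\beta_1<\beta_2$ exceptional in step two. This agrees with Proposition 1. So uncountability must enter in the choice of $B$: we need one finite set all of whose points are simultaneously unexceptional for one another.

## 4. Additive chains and free sets in $\omega_1$

We isolate what the argument needs from the vectors $h_B$. Write $[S]^k$ for the family of $k$-element subsets of $S$.

**Proposition 2.** Let $k\ge2$ and $c>0$. Let $(Y,\|\cdot\|)$ be a Banach space with vectors $h_B$, one for each $B\subset\omega_1$ with $|B|\le k$, such that, with $h_\beta=h_{\{\beta\}}$: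

- (A) $h_\emptyset=0$;
- (B) if $B_m=R\cup D_m$ ($m\ge1$) with $|B_m|\le k$, and the $D_m$ are pairwise disjoint and disjoint from $R$, then $h_{B_m}\to h_R$ weakly in $Y$;
- (C) for $|B|=k$ and $v_B=h_B-\sum_{\beta\in B}h_\beta$ we have $\|h_B\|\le1$ and $\|v_B\|\ge c(k-1)$.

If $|\cdot|$ is a nonstrict Opial norm on $Y$ with $\|x\|\le|x|\le C\|x\|$, then $c(k-1)\le C$.

*Proof.* Fix $\varepsilon>0$. For $B=\{\beta_1<\dots<\beta_k\}$ and $0\le i\le k$ put
$$z_i(B)=h_B-\sum_{j\le i}h_{\beta_j},\qquad z_0(B)=h_B,\quad z_k(B)=v_B .$$

**Step 1: finite exceptional sets.** The purpose is to show that the $i$-th step can fail only for sets $B$ that meet a finite set determined by the *single* point $\beta_i$. For $\alpha<\omega_1$ and $1\le i\le k$ let $\mathcal B_{\alpha,i}$ be the family of all $B\in[\omega_1]^k$ whose $i$-th element is $\alpha$ and for which $|z_i(B)|>(1+\varepsilon)|z_{i-1}(B)|$. We claim that there is a finite set $f_i(\alpha)\subset\omega_1\setminus\{\alpha\}$ that meets every $B\in\mathcal B_{\alpha,i}$.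

By Zorn's lemma, take a maximal subfamily $\mathcal M\subset\mathcal B_{\alpha,i}$ whose members have pairwise disjoint sets $B\setminus\{\alpha\}$. These sets are nonempty because $k\ge2$.

Suppose $\mathcal M$ is infinite. Choose distinct $B_m=\{\beta_1^m<\dots<\beta_k^m\}$ in $\mathcal M$, so that $\beta_i^m=\alpha$, and put
$$x_m=z_i(B_m)=h_{B_m}-h_\alpha-\sum_{j<i}h_{\beta_j^m}.$$
By (B) with $R=\{\alpha\}$ and $D_m=B_m\setminus\{\alpha\}$, we have $h_{B_m}\to h_\alpha$ weakly. For each $j<i$ the points $\beta_j^m$ ($m\ge1$) are distinct, as they lie in the disjoint sets $D_m$. So (B) with $R=\emptyset$, together with (A), gives $h_{\beta_j^m}\to h_\emptyset=0$ weakly. Hence $x_m\to0$ weakly. Also $z_{i-1}(B_m)=x_m+h_\alpha$. Since $B_m\in\mathcal B_{\alpha,i}$, we have $|x_m|>(1+\varepsilon)|x_m+h_\alpha|$ for all $m$. This contradicts Lemma 1 with $\lambda=1$, $\lambda'=1+\varepsilon$ and $y=-h_\alpha$.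

So $\mathcal M$ is finite. Let $f_i(\alpha)$ be the union of the sets $B\setminus\{\alpha\}$, $B\in\mathcal M$. It is finite and omits $\alpha$. If $B\in\mathcal M$, then $f_i(\alpha)$ contains the nonempty set $B\setminus\{\alpha\}$. If $B\in\mathcal B_{\alpha,i}\setminus\mathcal M$, then by maximality $B\setminus\{\alpha\}$ meets $B'\setminus\{\alpha\}$ for some $B'\in\mathcal M$. In both cases $B$ meets $f_i(\alpha)$.

Put $f(\alpha)=\bigcup_{i=1}^kf_i(\alpha)$, a finite set not containing $\alpha$.

**Step 2: a free set.** The purpose is to resolve the circularity of Section 3 by finding $B\in[\omega_1]^k$ with $\beta\notin f(\beta')$ for all distinct $\beta,\beta'\in B$. Since $\omega_1$ is the union over $N\ge0$ of the sets $\{\alpha:|f(\alpha)|\le N\}$ and is uncountable, one of these countably many sets is infinite. Fix such an $N$ and a finite set $F$ of $k(2N+1)$ points $\alpha$ with $|f(\alpha)|\le N$.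

Make $F$ a graph by joining $\beta\ne\beta'$ if $\beta\in f(\beta')$ or $\beta'\in f(\beta)$. Let $F'\subset F$ be nonempty. Assign each edge inside $F'$ to an endpoint whose $f$-set contains the other endpoint; each point receives at most $N$ edges. So $F'$ spans at most $N|F'|$ edges, the average degree in $F'$ is at most $2N$, and some vertex has degree at most $2N$ in $F'$. Choose such a vertex in $F$, delete it and its at most $2N$ neighbors, and repeat in what remains. Each round deletes at most $2N+1$ points, so before each of the first $k$ rounds at least $2N+1\ge1$ points are left. The $k$ chosen vertices are pairwise not joined, and they form the desired set $B$.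

**Step 3: walking along the chain.** Let $B=\{\beta_1<\dots<\beta_k\}$ be the set from Step 2. For each $i$, the set $f_i(\beta_i)$ contains no point of $B\setminus\{\beta_i\}$ by freeness, and it omits $\beta_i$. So $B$ does not meet $f_i(\beta_i)$, and Step 1 shows that $B\notin\mathcal B_{\beta_i,i}$. Since $\beta_i$ is the $i$-th element of $B$, this means $|z_i(B)|\le(1+\varepsilon)|z_{i-1}(B)|$ for $i=1,\dots,k$. By (C),
$$c(k-1)\le\|v_B\|\le|v_B|=|z_k(B)|\le(1+\varepsilon)^k|z_0(B)|\le(1+\varepsilon)^kC\|h_B\|\le(1+\varepsilon)^kC .$$
The set $B$ depends on $\varepsilon$, but the two ends of this inequality do not involve $B$. Let $\varepsilon\to0$. $\square$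

Only Step 2 used that the index set is uncountable. Step 1 is what makes Step 2 so cheap: the exceptional set depends on one point, because the vector subtracted in the $i$-th step is $h_{\beta_i}$ and involves no other point of $B$.

## 5. The functions $h_B$ on $K_k$ form a weakly compact set

It remains to realize (A), (B), (C), with $c$ independent of $k$, in a *reflexive* space. We first do it in a space of continuous functions.

Fix $k\ge2$ and let $K_k=\{A\subset\omega_1:|A|\le k\}$, regarded as a subset of $2^{\omega_1}$. If $|A|>k$, then $A$ contains $k+1$ points, and every set containing these points lies outside $K_k$. So the complement of $K_k$ is open, and $K_k$ is compact. For finite $B\subset\omega_1$ put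
$$h_B(A)=1\ \text{ if }A\cap B\ne\emptyset,\qquad h_B(A)=0\ \text{ otherwise}.$$
This depends only on the coordinates in $B$, so $h_B\in C(K_k)$. Clearly $h_\emptyset=0$.

**Lemma 2.** If $B_m=R\cup D_m$ with $|B_m|\le k$, and the $D_m$ are pairwise disjoint and disjoint from $R$, then $h_{B_m}\to h_R$ weakly in $C(K_k)$.

*Proof.* Let $A\in K_k$. As $A$ is finite, it meets only finitely many of the disjoint sets $D_m$. For all other $m$ we have $A\cap B_m=A\cap R$, so $h_{B_m}(A)=h_R(A)$. Thus $h_{B_m}\to h_R$ pointwise, and $0\le h_{B_m}\le1$. By the Riesz representation theorem a functional on $C(K_k)$ is a finite signed measure, and dominated convergence gives weak convergence. $\square$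

**Lemma 3.** The set $W_0=\{h_B:|B|\le k\}$ is weakly compact in $C(K_k)$.

*Proof.* By the Eberlein–Šmulian theorem it suffices that every sequence $(h_{B_m})$ in $W_0$ has a subsequence converging weakly to an element of $W_0$. If some set occurs infinitely often among the $B_m$, there is a constant subsequence. Otherwise pass to a subsequence of distinct sets of the same size $r\le k$. We show by induction on $r$ that a sequence of distinct $r$-element sets has a subsequence of the form $R\cup D_m$ with $D_m$ pairwise disjoint and disjoint from $R$. The case $r=0$ is void. Let $r\ge1$. If some point lies in infinitely many of the sets, keep those sets, remove the point from each, apply the case $r-1$, and put the point into $R$. If every point lies in only finitely many of the sets, choose sets one after the other, each disjoint from those already chosen; here $R=\emptyset$. Now apply Lemma 2 to the subsequence; its limit $h_R$ lies in $W_0$ because $|R|\le k$. $\square$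

For $|B|=k$ the set $B$ is itself a point of $K_k$, and
$$v_B(B)=h_B(B)-\sum_{\beta\in B}h_\beta(B)=1-k .$$
So $C(K_k)$ with the sup norm already satisfies (A), (B) and (C), with $c=1$. Only reflexivity is missing. Lemma 3 is the compactness that lets us pass to a reflexive space.

## 6. Passing to a reflexive space

We use the construction of Davis, Figiel, Johnson and Pełczyński (*Factoring weakly compact operators*, J. Funct. Anal. 17 (1974), Lemma 1). We recall it with a proof.

**Lemma 4.** Let $E$ be a Banach space and $W\subset B_E$ a nonempty, convex, symmetric, weakly compact set. Let $\|\cdot\|_n$ be the gauge of $U_n=2^nW+2^{-n}B_E$, let $\|z\|_{\tilde Y}=(\sum_{n\ge1}\|z\|_n^2)^{1/2}$ and $\tilde Y=\{z\in E:\|z\|_{\tilde Y}<\infty\}$. Then $\tilde Y$ is a reflexive Banach space, the inclusion $j:\tilde Y\to E$ is bounded and injective, $\|w\|_{\tilde Y}\le1$ for $w\in W$, and $\|z\|_E\le\frac52\|z\|_{\tilde Y}$ for $z\in\tilde Y$.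

*Proof.* *The two estimates.* For $w\in W$ we have $2^nw\in U_n$, so $\|w\|_n\le2^{-n}$ and $\|w\|_{\tilde Y}^2\le\sum_{n\ge1}4^{-n}=\frac13\le1$. Since $W\subset B_E$, we have $U_1=2W+\frac12B_E\subset\frac52B_E$, so $\|z\|_E\le\frac52\|z\|_1\le\frac52\|z\|_{\tilde Y}$. Thus $j$ is bounded; it is injective because it is an inclusion.

*Completeness.* Since $2^{-n}B_E\subset U_n\subset(2^n+2^{-n})B_E$ and $U_n$ is convex and symmetric, each $\|\cdot\|_n$ is an equivalent norm on $E$. Let $E_n=(E,\|\cdot\|_n)$. The map $\Phi(z)=(z,z,z,\dots)$ is an isometry of $\tilde Y$ onto the set of constant sequences in $(\bigoplus_nE_n)_{\ell_2}$. This set is closed because the coordinate maps are continuous. So $\tilde Y$ is complete.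

*Second adjoints take values in $E$.* Let $y^{**}\in\tilde Y^{**}$ with norm at most $1$. We show $j^{**}y^{**}\in E$. By Goldstine's theorem there is a net $(y_a)$ in $B_{\tilde Y}$ with $y_a\to y^{**}$ weak\*. Fix $n$. Since $\|y_a\|_n\le1<2$, we can write $y_a=2^{n+1}w_a+2^{1-n}b_a$ with $w_a\in W$ and $b_a\in B_E$. Pass to a subnet such that $w_a\to w\in W$ weakly in $E$, by weak compactness, and $b_a\to b\in B_{E^{**}}$ weak\*, by Banach–Alaoglu. As $j^{**}$ is weak\*-continuous, $j^{**}y^{**}=2^{n+1}w+2^{1-n}b$. So the distance from $j^{**}y^{**}$ to $E$ is at most $2^{1-n}$, for every $n$. Since $E$ is closed in $E^{**}$, the element $e=j^{**}y^{**}$ lies in $E$.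

*Reflexivity.* The bidual of $(\bigoplus_nE_n)_{\ell_2}$ is $(\bigoplus_nE_n^{**})_{\ell_2}$. The $n$-th coordinate map composed with $\Phi$ is $j$, so $\Phi^{**}y^{**}=(e,e,e,\dots)$. As this lies in the $\ell_2$-sum and the norm of $e\in E$ in $E_n^{**}$ is $\|e\|_n$, we get $\sum_n\|e\|_n^2<\infty$. So $e\in\tilde Y$ and $\Phi^{**}y^{**}=\Phi(e)=\Phi^{**}(e)$. Since $\Phi$ is an isometric embedding, so is $\Phi^{**}$; in particular it is injective, and $y^{**}=e\in\tilde Y$. $\square$

**Construction of $X$.** For $k\ge2$ let $W_0\subset C(K_k)$ be as in Lemma 3. The set $W_0\cup-W_0$ is weakly compact, so by Krein's theorem its closed convex hull $W=\overline{\mathrm{conv}}(W_0\cup-W_0)$ is weakly compact. It is convex, symmetric, and contained in $B_{C(K_k)}$. Let $\tilde Y_k$ be the space that Lemma 4 gives for $E=C(K_k)$, and let $Y_k$ be the closed linear span of $\{h_B:|B|\le k\}$ in $\tilde Y_k$. As a closed subspace of a reflexive space, $Y_k$ is reflexive. Put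
$$X=\Big(\bigoplus_{k\ge2}Y_k\Big)_{\ell_2}.$$

**Proof of Theorem 1.**

**Step 1: reflexivity and density.** An $\ell_2$-sum of reflexive spaces is reflexive. There are $\aleph_1$ finite subsets of $\omega_1$, so rational combinations of the $h_B$ show that each $Y_k$, and hence $X$, has density at most $\aleph_1$. For $\alpha\ne\beta$ we have $\|h_\alpha-h_\beta\|_\infty=1$, by evaluating at $A=\{\alpha\}$, so $\|h_\alpha-h_\beta\|_{Y_k}\ge\frac25$ by Lemma 4. An uncountable separated set rules out countable density. So the density is exactly $\aleph_1$.

**Step 2: $Y_k$ satisfies (A), (B), (C) with $c=\frac25$.** Condition (A) is clear. For (B), let $B_m=R\cup D_m$ be as there. The sequence $(h_{B_m})$ is bounded in the reflexive space $Y_k$, so every subsequence has a further subsequence converging weakly in $Y_k$ to some $y'$. Along it, $h_{B_m}=j(h_{B_m})\to j(y')$ weakly in $C(K_k)$, while Lemma 2 gives the limit $h_R$. So $j(y')=h_R=j(h_R)$, and $y'=h_R$ by injectivity. Since every subsequence has a further subsequence with the same weak limit $h_R$, the whole sequence converges weakly to $h_R$ in $Y_k$.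 For (C), let $|B|=k$. Since $h_B\in W$ and $|v_B(B)|=k-1$, Lemma 4 gives
$$\|h_B\|_{Y_k}\le1,\qquad\|v_B\|_{Y_k}\ge\tfrac25\|v_B\|_\infty\ge\tfrac25(k-1).\tag{1}$$

**Step 3: conclusion.** Suppose $|\cdot|$ is an equivalent nonstrict Opial norm on $X$. After scaling, $\|x\|\le|x|\le C\|x\|$ for some $C$. Restrict it to $Y_k\subset X$, where it is still nonstrict Opial with the same $C$. Proposition 2 gives $\frac25(k-1)\le C$ for every $k\ge2$, which is impossible. $\blacksquare$

**Proof of Theorem 2.** A space of density below $\aleph_1$ is separable, so by Proposition 1 it has a nonstrict Opial renorming. With Theorem 1, the least density in question is $\aleph_1$. If $X$ embeds isomorphically into $E$ and $E$ has a nonstrict Opial renorming, restrict that norm to the copy of $X$: this gives such a renorming of $X$, against Theorem 1. Finally, let $\kappa$ be an uncountable cardinal. The space $X\oplus_2\ell_2(\kappa)$ is reflexive, has density $\kappa$, and contains $X$, so it has no nonstrict Opial renorming. $\blacksquare$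

## 7. The constants $c_p$ and the spaces $L_p$

Two features of Theorem 1 invite a sharper look. The space was built by interpolation; can a classical space do the same? And what about $\lambda$-Opial norms with $\lambda>1$? For these the additive chain gives nothing: each step would cost a factor just above $\lambda$, and $\frac25(k-1)\le\lambda^kC$ is no contradiction.

Only $\lambda<2$ matters, because *every norm is $2$-Opial*. If $x_n\to x$ weakly, then $\|x-y\|\le\liminf\|x_n-y\|$, so
$$\liminf\|x_n-x\|\le\liminf\big(\|x_n-y\|+\|y-x\|\big)\le2\liminf\|x_n-y\| .$$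

The example with $\xi_m$ in Section 1 suggests the right number. For $1<p<\infty$ let
$$c_p=\sup\Big\{\frac{\|g-\mathbb Eg\|_p}{\|g\|_p}:0\ne g\in L_p[0,1]\Big\},\tag{2}$$
the norm of $I-\mathbb E$ on $L_p[0,1]$. The quotient depends only on the distribution of $g$, and every distribution on the line is that of a function on $[0,1]$. So $\|g-\mathbb Eg\|_p\le c_p\|g\|_p$ on every probability space. Since $I-\mathbb E$ is bounded and bounded functions are dense, the supremum may be taken over bounded $g$. For instance, $g=\xi_m-\frac12$ has $\mathbb Eg=-\frac12$ and $g-\mathbb Eg=\xi_m$, so $c_4\ge6^{1/4}/\frac32>1$.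

**Lemma 5.** (i) $c_p\ge1$. (ii) $c_p>1$ for $p\ne2$. (iii) $c_p\le2$, and $c_p\to2$ as $p\to\infty$.

*Proof.* (i) Take $g\ne0$ with mean zero.

(ii) Suppose $c_p=1$. Let $g$ be bounded with mean zero. Applying (2) to $g+t$ gives $\|g\|_p\le\|g+t\|_p$ for all real $t$. So the differentiable function $t\mapsto\mathbb E|g+t|^p$ is minimal at $t=0$, and its derivative there vanishes: $\mathbb E(|g|^{p-1}\operatorname{sgn}g)=0$. Take $0<a<1$ and let $g$ be $1/a$ with probability $a$ and $-1/(1-a)$ with probability $1-a$; its mean is $0$. The condition reads
$$a\cdot a^{1-p}-(1-a)(1-a)^{1-p}=a^{2-p}-(1-a)^{2-p}=0,$$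
which is false for $p\ne2$ and $a\ne\frac12$.

(iii) Since $\|\mathbb Eg\|_p\le\|g\|_p$, we have $c_p\le2$. Let $g=1$ with probability $1-a$ and $g=-1$ with probability $a$. Then $\|g\|_p=1$, $\mathbb Eg=1-2a$, and $|g-\mathbb Eg|=2(1-a)$ on the event $g=-1$. So $c_p\ge2(1-a)a^{1/p}$. Let $p\to\infty$, then $a\to0$. $\square$

**Theorem 3.** Let $1<p<\infty$, $p\ne2$.

1. The usual norm of $L_p(\mu)$, $\mu$ any measure, is $c_p$-Opial.
2. If $|\Gamma|\ge\aleph_{n-1}$ ($n\ge1$), $\lambda\ge1$, and $|\cdot|$ is a $\lambda$-Opial norm on $L_p([0,1]^\Gamma)$ with $\|\cdot\|_p\le|\cdot|\le C\|\cdot\|_p$, then $C\ge(c_p/\lambda)^n$.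
3. Hence, if $|\Gamma|\ge\aleph_\omega$, then $L_p([0,1]^\Gamma)$ has an equivalent $\lambda$-Opial norm if and only if $\lambda\ge c_p$. In particular this superreflexive space has no nonstrict Opial renorming.
4. The reflexive space $Z=\big(\bigoplus_{j\ge3}L_j([0,1]^{\omega_\omega})\big)_{\ell_2}$ has no equivalent $\lambda$-Opial norm for any $\lambda<2$. (For $\lambda=2$ every norm works.)

Here $[0,1]^\Gamma$ carries the product of Lebesgue measures, and $\lambda\ge1$ throughout. A space is *superreflexive* if it has an equivalent uniformly convex norm; $L_p$ with its usual norm is uniformly convex for $1<p<\infty$.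

**Proof of part 1.** The idea is that of Proposition 1: remove a finite-rank piece that captures $y$. Let $f_n\to0$ weakly in $L_p(\mu)$, $y\in L_p(\mu)$ and $\varepsilon>0$. Choose a simple function $y'=\sum_ja_j1_{D_j}$, with finitely many disjoint sets $D_j$ of finite positive measure, such that $\|y-y'\|<\varepsilon$. Put
$$Eu=\sum_j\Big(\frac1{\mu(D_j)}\int_{D_j}u\,d\mu\Big)1_{D_j}.$$
The operator $E$ is bounded, by Hölder's inequality, and has finite rank. So $\|Ef_n\|\to0$. Moreover $(I-E)y'=0$. On each $D_j$ with normalized measure, $(I-E)u$ is $u$ minus its mean; off $\bigcup_jD_j$ it is $u$. So by (2) and $c_p\ge1$,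
$$\|(I-E)u\|^p\le\sum_jc_p^p\int_{D_j}|u|^p\,d\mu+\int_{(\bigcup_j D_j)^c}|u|^p\,d\mu\le c_p^p\|u\|^p .$$
Therefore
$$\|f_n\|\le\|Ef_n\|+\|(I-E)(f_n-y')\|\le\|Ef_n\|+c_p\big(\|f_n-y\|+\varepsilon\big).$$
Take $\liminf_n$, then let $\varepsilon\to0$. $\square$

## 8. Product chains and Kuratowski's free set lemma

For part 2 we need a chain whose total gain beats $\lambda^n$. An additive chain grows linearly; a product grows exponentially. Take a function $g$ for which the quotient in (2) is nearly $c_p$, start with a product of $n$ independent copies of $g$, and replace the factors one by one by $g-\mathbb Eg$. The total gain is $(\|g-\mathbb Eg\|_p/\|g\|_p)^n$.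

The price is that in the $i$-th step all the other factors stay present. The fixed vector in the Opial step now depends on the $n-1$ other coordinates, while in Section 4 it depended on one. So the exceptional sets are finite sets attached to $(n-1)$-element sets, and the free set statement becomes the following.

**Lemma 6 (Kuratowski's free set lemma).** Let $n\ge0$ and $|\Gamma|\ge\aleph_n$. For every $f:[\Gamma]^n\to[\Gamma]^{<\omega}$ there is $S\in[\Gamma]^{n+1}$ with $s\notin f(S\setminus\{s\})$ for all $s\in S$.

Here $[\Gamma]^{<\omega}$ is the family of finite subsets of $\Gamma$. For $n=1$ and $|\Gamma|=\aleph_1$ the lemma gives a free pair for a map from points to finite sets; that is the case $k=2$ of Step 2 in Section 4.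

*Proof.* Induction on $n$. For $n=0$ the only argument is $\emptyset$; since $\Gamma$ is infinite, choose $s\notin f(\emptyset)$ and $S=\{s\}$. Let $n\ge1$. Choose $\Gamma'\subset\Gamma$ with $|\Gamma'|=\aleph_{n-1}$. The set $\Gamma'\cup\bigcup_{R\in[\Gamma']^n}f(R)$ has cardinality $\aleph_{n-1}<|\Gamma|$, so there is $s\in\Gamma$ outside it. Apply the case $n-1$ to the map $R\mapsto f(R\cup\{s\})\cap\Gamma'$ on $[\Gamma']^{n-1}$ to get $S'\in[\Gamma']^n$ free for it. Put $S=S'\cup\{s\}$. Then $s\notin f(S')$ by the choice of $s$. If $t\in S'$, then $t\notin f((S'\setminus\{t\})\cup\{s\})\cap\Gamma'$, and $t\in\Gamma'$, so $t\notin f(S\setminus\{t\})$. $\square$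

**Proof of part 2.** Well-order $\Gamma$. Let $g\in L_\infty[0,1]$ be nonconstant, put $\hat g=g-\mathbb Eg\ne0$, and fix $\lambda''>\lambda$.

**Step 1: the chain.** For $S=\{s_1<\dots<s_n\}\subset\Gamma$ and $0\le i\le n$ put
$$z_i(S)(\omega)=\prod_{j\le i}\hat g(\omega_{s_j})\prod_{j>i}g(\omega_{s_j}).$$
By independence, $\|z_0(S)\|_p=\|g\|_p^n$ and $\|z_n(S)\|_p=\|\hat g\|_p^n$.

**Step 2: finite exceptional sets.** The purpose is to show that, given the other $n-1$ coordinates, the $i$-th step fails for only finitely many choices of the remaining one. For $R=\{r_1<\dots<r_{n-1}\}\subset\Gamma$ and $1\le i\le n$ let $f_i(R)$ be the set of all $t\in\Gamma\setminus R$ that are in the $i$-th position in $S=R\cup\{t\}$ and satisfy $|z_i(S)|>\lambda''|z_{i-1}(S)|$. Put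
$$h(\omega)=\prod_{j<i}\hat g(\omega_{r_j})\prod_{j\ge i}g(\omega_{r_j}).$$
If $t$ is in the $i$-th position, then $s_j=r_j$ for $j<i$, $s_i=t$, and $s_{j+1}=r_j$ for $j\ge i$. Hence
$$z_i(S)=\hat g(\omega_t)h=:x_t,\qquad z_{i-1}(S)=g(\omega_t)h=x_t+(\mathbb Eg)h .$$

Suppose $f_i(R)$ is infinite and choose distinct $t_m\in f_i(R)$. We check that $x_{t_m}\to0$ weakly. The sequence is bounded, since $\|x_{t_m}\|_p=\|\hat g\|_p\|h\|_p$. Let $1/p+1/p'=1$ and let $\varphi\in L_{p'}$ depend only on the coordinates in a finite set $F$. For $t_m\notin F$, which holds for all but finitely many $m$, the factor $\hat g(\omega_{t_m})$ is independent of $h\varphi$, so $\int x_{t_m}\varphi=(\mathbb E\hat g)\int h\varphi=0$. Such $\varphi$ are dense in $L_{p'}([0,1]^\Gamma)$, so $x_{t_m}\to0$ weakly. But $|x_{t_m}|>\lambda''|x_{t_m}+(\mathbb Eg)h|$ for all $m$. This contradicts Lemma 1 with $\lambda'=\lambda''$ and $y=-(\mathbb Eg)h$. So $f_i(R)$ is finite, and so is $f(R)=\bigcup_{i=1}^nf_i(R)$.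

**Step 3: a free set and the walk.** Since $|\Gamma|\ge\aleph_{n-1}$, Lemma 6 with $n-1$ in place of $n$ gives a free set $S=\{s_1<\dots<s_n\}$ for $f:[\Gamma]^{n-1}\to[\Gamma]^{<\omega}$. For each $i$ we have $s_i\notin f_i(S\setminus\{s_i\})$, and $s_i$ is in the $i$-th position in $S$. So $|z_i(S)|\le\lambda''|z_{i-1}(S)|$ for $1\le i\le n$, and
$$\|\hat g\|_p^n=\|z_n(S)\|_p\le|z_n(S)|\le(\lambda'')^n|z_0(S)|\le C(\lambda'')^n\|g\|_p^n .$$
The two ends do not involve $S$. Let $\lambda''$ decrease to $\lambda$. We get $(\|g-\mathbb Eg\|_p/\|g\|_p)^n\le C\lambda^n$ for every nonconstant bounded $g$, and for nonzero constants the left side is $0$. The supremum over $g$ gives $c_p^n\le C\lambda^n$. $\square$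

**Proof of part 3.** If $\lambda\ge c_p$, the usual norm is $c_p$-Opial by part 1, hence $\lambda$-Opial. Let $1\le\lambda<c_p$ and suppose there is an equivalent $\lambda$-Opial norm. Scale it so that $\|\cdot\|_p\le|\cdot|\le C\|\cdot\|_p$. Since $|\Gamma|\ge\aleph_\omega\ge\aleph_{n-1}$ for every $n$, part 2 gives $C\ge(c_p/\lambda)^n$ for every $n$. As $c_p/\lambda>1$, this is impossible. By Lemma 5(ii), $\lambda=1<c_p$ is such a case, so there is no nonstrict Opial renorming. The space is uniformly convex, hence superreflexive. $\square$

**Proof of part 4.** The space $Z$ is an $\ell_2$-sum of reflexive spaces, so it is reflexive. An equivalent $\lambda$-Opial norm on $Z$ restricts to one on each summand. By part 3, with $|\omega_\omega|=\aleph_\omega$, we get $\lambda\ge c_j$ for all $j\ge3$. By Lemma 5(iii), $\lambda\ge\lim_jc_j=2$. That $\lambda=2$ always works was shown at the start of Section 7. $\blacksquare$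

Compare what the two chains require of the index set. With exceptional sets attached to single points, $\omega_1$ has free sets of every finite size, and Theorem 1 lives in density $\aleph_1$. With exceptional sets attached to $(n-1)$-element sets, Lemma 6 asks for $\aleph_{n-1}$, and letting $n\to\infty$ leads to $\aleph_\omega$. Two points are not settled by these arguments: whether $\lambda$-Opial renormings with $1<\lambda<2$ can also fail for reflexive spaces of density below $\aleph_\omega$, and whether superreflexive spaces of density below $\aleph_\omega$ always admit a nonstrict Opial renorming.
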